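\title{A gap in the minimal Terracini loci of Veronese varieties}

\begin{abstract}
A finite set $S$ spanning $\mathbb{P}^n$ is a minimal Terracini set in degree $d$ if some hypersurface of degree $d$ is singular at all points of $S$, the linear conditions for this are dependent, and they are independent for every proper subset of $S$. We prove the conjecture that for $d$ large with respect to $n$ no such set has $2+\lfloor (nd+1)/2\rfloor$ points, with an explicit bound on $d$. More precisely, for $n\ge 2$ the only cardinality below $(n+1)d/2$ that occurs is $1+\lceil nd/2\rceil$; we classify the sets of this cardinality, and we show that $\lceil (n+1)d/2\rceil$ occurs again. The proof extracts from $S$ a self-dual zero-dimensional scheme whose Hilbert function grows linearly on a long interval, and recovers from it a connected curve of degree at most $n+1$ through $S$.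
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $\mathbb{K}$ be an algebraically closed field of characteristic zero, and let $n,d$ be positive integers. For $p\in\mathbb{P}^n$, the \emph{double point} $2p$ is the closed subscheme with ideal sheaf $(\mathcal{I}_p)^2$. It has degree $n+1$, and a form vanishes on $2p$ exactly when its value and its first derivatives vanish at $p$. For a finite set $S\subset\mathbb{P}^n$ put $2S=\bigcup_{p\in S}2p$. If $\#S=x$, the sequence $0\to\mathcal{I}_{2S}(d)\to\mathcal{O}_{\mathbb{P}^n}(d)\to\mathcal{O}_{2S}(d)\to0$ gives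
\begin{equation}\label{eq:count}
h^0(\mathcal{I}_{2S}(d))-h^1(\mathcal{I}_{2S}(d))=\binom{n+d}{n}-(n+1)x .
\end{equation}
Here $h^0$ is the dimension of the space of forms of degree $d$ that are singular at all points of $S$, and $h^1$ is the number of dependencies among the $(n+1)x$ linear conditions that describe this space. When the conditions are as independent as the count allows, one of the two numbers is zero. We study the sets for which both are positive.

Let $\nu_d:\mathbb{P}^n\to\mathbb{P}^r$, $r=\binom{n+d}{n}-1$, be the Veronese embedding of order $d$. The span of $\nu_d(2p)$ is the tangent space of $\nu_d(\mathbb{P}^n)$ at $\nu_d(p)$, and the hyperplanes containing $\nu_d(2S)$ correspond to the forms of degree $d$ vanishing on $2S$. So the tangent spaces at the points of $\nu_d(S)$ span a linear space of dimension $r-h^0(\mathcal{I}_{2S}(d))=x(n+1)-1-h^1(\mathcal{I}_{2S}(d))$. Both cohomology groups are nonzero exactly when this span is not all of $\mathbb{P}^r$ and has dimension at most $x(n+1)-2$; then $\nu_d(S)$ is called a \emph{Terracini set} of $\nu_d(\mathbb{P}^n)$.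

Write $\langle S\rangle$ for the linear span of $S$. For a positive integer $x$, let $\mathcal{T}(n,d;x)$ be the set of all $S\subset\mathbb{P}^n$ with $\#S=x$ such that
\[
\langle S\rangle=\mathbb{P}^n,\qquad h^0(\mathcal{I}_{2S}(d))>0,\qquad h^1(\mathcal{I}_{2S}(d))>0 .
\]
A dependency among the conditions imposed by a subset of $S$ is also a dependency for $S$, so a set may lie in $\mathcal{T}(n,d;x)$ because of a few of its points. The \emph{minimal Terracini locus} $\mathcal{T}(n,d;x)'$ removes such sets: it consists of all $S\in\mathcal{T}(n,d;x)$ with $h^1(\mathcal{I}_{2A}(d))=0$ for every $A\subsetneq S$. For which $x$ is it nonempty?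

For $n=1$ it is always empty: $\mathcal{I}_{2S}(d)\cong\mathcal{O}_{\mathbb{P}^1}(d-2x)$, so $h^0=\max(0,d+1-2x)$ and $h^1=\max(0,2x-d-1)$ are never both positive, and $\mathcal{T}(1,d;x)=\varnothing$ for all $d$ and $x$.

For $n\ge2$ the simplest dependencies come from curves. If $S$ lies on a curve $Y$, then $2S\cap Y$ has degree at least $2x$, and the conditions are dependent as soon as $2x$ exceeds the dimension of the space of functions that forms of degree $d$ induce on $Y$. A connected curve that spans $\mathbb{P}^n$ has degree at least $n$. In degree $n$, for instance for a rational normal curve, the dimension in question is $nd+1$, so dependence begins at $x=1+\lceil nd/2\rceil$; and one more point on the same curve destroys minimality. In degree $n+1$ the dimension is at least $(n+1)d$ (Lemma~\ref{lem:curves}), so this count yields nothing below $x=(n+1)d/2$. If curves are the only source of dependence when $x$ is of this size, there is a gap between $1+\lceil nd/2\rceil$ and $(n+1)d/2$. Since $\lfloor (nd+1)/2\rfloor=\lceil nd/2\rceil$, the following statement, Conjecture~2 of \cite{MPT},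 concerns the first integer in the gap.

\begin{quote}
\emph{For every $n$ there is an integer $d_0(n)$ such that $\mathcal{T}(n,d;2+\lfloor (nd+1)/2\rfloor)'=\varnothing$ for all $d\ge d_0(n)$.}
\end{quote}

We prove this and confirm the whole picture. Put $d_0(1)=1$, and for $n\ge2$ put
\[
M=M(n)=\frac{(n+1)(n+2)}2,\qquad d_0(n)=2M^n+2n+1 .
\]

\begin{theorem}\label{thm:A}
For all $n\ge1$ and $d\ge d_0(n)$ we have $\mathcal{T}(n,d;2+\lfloor (nd+1)/2\rfloor)'=\varnothing$.
\end{theorem}

A \emph{curve} is a closed subscheme of pure dimension one, and a \emph{subcurve} of a reduced curve is a union of some of its irreducible components.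

\begin{theorem}\label{thm:B}
Let $n\ge2$, $d\ge d_0(n)$ and $x<\frac{(n+1)d}2$. Then $\mathcal{T}(n,d;x)'\neq\varnothing$ if and only if $x=1+\lceil nd/2\rceil$. For this $x$, a set $S\subset\mathbb{P}^n$ with $\#S=x$ lies in $\mathcal{T}(n,d;x)'$ if and only if
\begin{itemize}
\item[$(*)$] $S$ lies on a connected reduced curve $Y$ of degree $n$ spanning $\mathbb{P}^n$, and $\#(S\cap Y')\le\frac{ed+1}2$ for every connected subcurve $Y'\subsetneq Y$, where $e=\deg Y'$.
\end{itemize}
If $d$ is even or $n$ is odd, $(*)$ says that $S$ lies on a rational normal curve. If $d$ is odd and $n$ is even, reducible curves $Y$ do occur.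
\end{theorem}

The second half of $(*)$ asks that no smaller curve already carry enough points to produce a dependency. In the plane, $x=d+1$ and $Y$ is a conic. If $Y$ is a pair of lines, each line may carry at most $(d+1)/2$ points, and $d+1$ points can be placed in this way only when $d$ is odd.

\begin{theorem}\label{thm:C}
For $n\ge2$ and $d\ge d_0(n)$ we have $\mathcal{T}(n,d;\lceil (n+1)d/2\rceil)'\ne\varnothing$.
\end{theorem}

An integer $x\le\lceil (n+1)d/2\rceil$ is either smaller than $(n+1)d/2$ or equal to $\lceil (n+1)d/2\rceil$. So for $n\ge2$ and $d\ge d_0(n)$, the integers $x\le\lceil (n+1)d/2\rceil$ with $\mathcal{T}(n,d;x)'\neq\varnothing$ are exactly $1+\lceil nd/2\rceil$ and $\lceil (n+1)d/2\rceil$.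

The main task is to produce a curve of low degree from the bare hypothesis $h^1(\mathcal{I}_{2S}(d))>0$. We replace $2S$ by a minimal subscheme $Z$ with $h^1(\mathcal{I}_Z(d))>0$. It has degree at most $2x$ and carries a nondegenerate pairing that bounds its Hilbert function in low degrees by its growth in high degrees (Section~\ref{sec:critical}). In the plane this determines the Hilbert function outright and exhibits the conic (Section~\ref{sec:plane}). In general it makes the first difference of the Hilbert function constant on a long interval, and the theorems of Macaulay and Gotzmann turn this plateau into a curve (Section~\ref{sec:curve}). Sections~\ref{sec:gap} and~\ref{sec:elliptic} deduce the theorems. The case $n=1$ of Theorem~\ref{thm:A} is settled above, so \emph{from now on $n\ge2$}.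

\section{Hilbert functions and forms of one degree}\label{sec:tools}

Let $R=\mathbb{K}[x_0,\dots,x_n]$. For a closed subscheme $W\subset\mathbb{P}^n$, let $I_W$ be its saturated ideal and $h_W(t)=\dim(R/I_W)_t$ its Hilbert function, the dimension of the space of restrictions to $W$ of forms of degree $t$. If $W'\subset W$ then $h_{W'}\le h_W$.

Let $W$ be zero-dimensional. As in \eqref{eq:count}, $h^1(\mathcal{I}_W(t))=\deg W-h_W(t)$ for $t\ge0$. For $W'\subset W$ the sheaf $\mathcal{I}_{W'}/\mathcal{I}_W$ has finite support and length $\deg W-\deg W'$, so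
\begin{equation}\label{eq:mono}
h^1(\mathcal{I}_{W'}(t))\le h^1(\mathcal{I}_W(t))\le h^1(\mathcal{I}_{W'}(t))+\deg W-\deg W' .
\end{equation}
A linear form $\ell$ that vanishes at no point of $W$ is a nonzerodivisor on $R/I_W$, because $R/I_W$ embeds in $\bigoplus_tH^0(\mathcal{O}_W(t))$, where $\ell$ acts invertibly. Hence the first difference $h_W(j)-h_W(j-1)$ is the Hilbert function of $R/(I_W+(\ell))$. This algebra is generated in degree one, so once its Hilbert function is zero it stays zero. Since $h_W(t)=\deg W$ for $t\gg0$, the function $h_W$ is strictly increasing until it reaches $\deg W$. As $h_W(0)=1$, this gives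
\begin{equation}\label{eq:deg}
k\ge0,\quad h^1(\mathcal{I}_W(k))>0\quad\Longrightarrow\quad \deg W\ge k+2 .
\end{equation}

We use Macaulay's bound and Gotzmann's persistence theorem \cite[\S4.2--4.3]{BH} only in the following case. Let $H$ be the Hilbert function of a standard graded algebra $R/I$, and let $t\ge1$.
\begin{itemize}
\item \emph{Macaulay.} If $H(t)=s\le t$, then $H(t+1)\le s$. By induction, $H$ is non-increasing from degree $t$ on.
\item \emph{Gotzmann.} If $I$ is generated in degrees $\le t$ and $H(t)=H(t+1)=s\le t$, then $H(j)=s$ for all $j\ge t$.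
\end{itemize}
The general theorems are stated in terms of the bound $H(t+1)\le H(t)^{\langle t\rangle}$. For $s\le t$ the binomial expansion is $s=\binom tt+\binom{t-1}{t-1}+\dots+\binom{t-s+1}{t-s+1}$, and so $s^{\langle t\rangle}=s$.

Bertini's theorem is used in the form: a general hyperplane meets a reduced curve $Y$ transversally in $\deg Y$ smooth points. B\'ezout's theorem is used in the form: if a form of degree $k$ does not vanish identically on an irreducible variety $T$, the degrees of the irreducible components of its zero set on $T$ add up to at most $k\deg T$.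

\begin{lemma}\label{lem:forms}
Let $k\ge1$, let $U\subset R_k$ be a linear subspace, and let $B\subset\mathbb{P}^n$ be the set of common zeros of $U$.
\begin{itemize}
\item[(a)] $B$ has at most $k^n$ isolated points.
\item[(b)] If $B=\varnothing$, the ideal generated by $U$ contains $R_t$ for all $t>(n+1)(k-1)$.
\end{itemize}
\end{lemma}

\begin{proof}
We choose $f_1,f_2,\dots\in U$ so that every irreducible component of $V_i=V(f_1,\dots,f_i)$ not contained in $B$ has dimension $n-i$. This holds for $V_0=\mathbb{P}^n$. For each component $T\not\subset B$ of $V_{i-1}$, the forms in $U$ that vanish on $T$ form a proper subspace; take $f_i$ outside these finitely many subspaces. A component of $V_i$ not contained in $B$ is a component of $T\cap V(f_i)$ for such a $T$, so it has dimension $n-i$.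

(a) The set $V_n$ is the union of $B$ and a finite set, so an isolated point of $B$ is an irreducible component of $V_n$. Every component of $V_i$ is a component of $T\cap V(f_i)$ for some component $T$ of $V_{i-1}$. Either $T\cap V(f_i)=T$, or B\'ezout's theorem bounds the sum of the degrees of the components of $T\cap V(f_i)$ by $k\deg T$. So the sum of the degrees of all components of $V_i$ is at most $k^i$.

(b) Now $V_{n+1}=\varnothing$, so $f_1,\dots,f_{n+1}$ is a system of parameters of the polynomial ring $R$, hence a regular sequence. The quotient has Hilbert series $(1+T+\dots+T^{k-1})^{n+1}$, a polynomial of degree $(n+1)(k-1)$.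
\end{proof}

\section{Reduced curves of low degree}\label{sec:curves}

We need to separate a point from a curve by a form whose degree we control, and we need upper and lower bounds for the Hilbert function of a connected curve.

\begin{lemma}\label{lem:cone}
Let $Y\subset\mathbb{P}^n$ be empty or a reduced curve of degree at most $\sigma$, and let $p\notin Y$. There is a form of degree $\sigma$ that vanishes on $Y$ and not at $p$.
\end{lemma}

\begin{proof}
If $Y=\varnothing$, take a power of a linear form. Otherwise we use a cone over $Y$. Project from $p$ to $\mathbb{P}^{n-1}$. The image of $Y$ has dimension at most one, so a general linear subspace of codimension two misses it, and the cone over this subspace with vertex $p$ is a linear space $N\ni p$ of codimension two with $N\cap Y=\varnothing$. Let $\Lambda$ be a hyperplane of $N$ with $p\notin\Lambda$, and let $\pi$ be the projection from $\Lambda$ to $\mathbb{P}^2$; for $n=2$ we have $N=\{p\}$, $\Lambda=\varnothing$, and $\pi$ is the identity. The map $\pi$ is defined on $Y\cup\{p\}$. It contracts no component of $Y$, since such a component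 would lie in a linear space containing $\Lambda$ as a hyperplane and would meet $\Lambda$. So $\pi(Y)$ is a plane curve; its degree is at most $\deg Y$, because a general line pulls back to a hyperplane that contains no component of $Y$. The fiber of $\pi$ over $\pi(p)$ is $N\setminus\Lambda$, so $\pi(p)\notin\pi(Y)$. Pull back the equation of $\pi(Y)$ and multiply it by a power of a linear form not vanishing at $p$.
\end{proof}

\begin{lemma}\label{lem:curves}
Let $Y$ be a connected reduced curve of degree $e$ whose linear span has dimension $m$.
\begin{itemize}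
\item[(a)] $h_Y(t)\le et+1$ for $t\ge0$; in particular $m\le e$. If $Y_0\subset Y$ is a connected subcurve, then $h_Y(t)\le h_{Y_0}(t)+(e-\deg Y_0)t$.
\item[(b)] $h_Y(t)\ge mt+1$ for $t\ge0$. If $e>m$, then $h_Y(t)\ge(m+1)t$ for $t\ge1$.
\item[(c)] If $e=m$, every connected subcurve $Y'$ of $Y$ spans a space of dimension $\deg Y'$.
\item[(d)] If $e=m$ and $Y$ is irreducible, then $Y$ is a rational normal curve in its span.
\end{itemize}
\end{lemma}

\begin{proof}
(a) On a smooth projective curve, $h^0(L)\le h^0(L(-u))+1$ for every line bundle $L$ and point $u$, so a line bundle of degree $\delta\ge-1$ has $h^0\le\delta+1$. Let $C$ be an integral curve of degree $c$. Pulling back to the normalization, we see that forms of degree $t$ restrict to $C$ in a space of dimension at most $ct+1$, and those vanishing at a given point of $C$ in a space of dimension at most $ct$. Since $Y$ is connected, we can build it up from any one component, or from $Y_0$, by adding one component $C$ at a time so that $C$ meets the union $U$ of the previous ones. Then $h_{U\cup C}(t)-h_U(t)=\dim (I_U)_t/(I_U\cap I_C)_t$ is the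 dimension of the restriction to $C$ of the forms of degree $t$ vanishing on $U$. These vanish at a point of $U\cap C$, so the difference is at most $t\deg C$. Summing gives both inequalities, and $m+1=h_Y(1)\le e+1$.

(b) Work in the span $\mathbb{P}^m$. Let $H=\{\ell=0\}$ be a general hyperplane, so that $\Gamma=Y\cap H$ consists of $e$ smooth points of $Y$ at which $\ell$ vanishes to order one. We claim that $\Gamma$ spans $H$. Let $\ell'$ be a linear form vanishing on $\Gamma$. Then $\ell'/\ell$ is a regular function on all of $Y$, hence a constant $c$, because $Y$ is projective, reduced and connected. So $\ell'-c\ell$ vanishes on $Y$, and $\ell'=c\ell$ because $Y$ spans $\mathbb{P}^m$. Thus $h_\Gamma(1)=m$. Since $h_\Gamma$ increases strictly until it reaches $e$, we have $h_\Gamma(t)\ge m$ for $t\ge1$, and $h_\Gamma(t)\ge m+1$ for $t\ge2$ if $e>m$. The form $\ell$ vanishes on no component of $Y$, so it is a nonzerodivisor on $R/I_Y$, and $I_Y+(\ell)\subset I_\Gamma$. Hence $h_Y(t)-h_Y(t-1)\ge h_\Gamma(t)$. Summing from $h_Y(0)=1$ gives $h_Y(t)\ge1+mt$, and if $e>m$ it gives $h_Y(t)\ge1+m+(m+1)(t-1)=(m+1)t$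 for $t\ge1$.

(c) By (a) with $t=1$, we have $e+1=h_Y(1)\le h_{Y'}(1)+e-\deg Y'$, so $h_{Y'}(1)\ge\deg Y'+1$. The reverse inequality is (a) for $Y'$.

(d) The linear forms pull back to $m+1$ independent sections of a line bundle $L$ of degree $m$ on the normalization. Subtracting $m-1$ points leaves a line bundle of degree one with two independent sections, which defines an isomorphism with $\mathbb{P}^1$. So $L=\mathcal{O}_{\mathbb{P}^1}(m)$, and $Y$ is the image of $\mathbb{P}^1$ under the complete linear system.
\end{proof}

Connectedness is essential in (a): two skew lines have degree two, span $\mathbb{P}^3$, and have ideal $(x_0,x_1)\cap(x_2,x_3)$, so $h(t)=2t+2$ for $t\ge1$. For this reason we shall have to prove that the curve found in Section~\ref{sec:curve} is connected.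

\begin{corollary}\label{cor:many}
If $A$ is a finite subset of a connected reduced curve $Y$ of degree $e$ and $2\#A\ge ed+2$, then $h^1(\mathcal{I}_{2A}(d))>0$.
\end{corollary}

\begin{proof}
For $p\in Y$ the maximal ideal $\mathfrak{m}_p$ of $\mathcal{O}_{Y,p}$ satisfies $\mathfrak{m}_p\ne\mathfrak{m}_p^2$ by Nakayama's lemma, so $\mathcal{O}_{Y,p}/\mathfrak{m}_p^2$ has length at least two. Therefore $\deg(2A\cap Y)\ge2\#A>ed+1\ge h_Y(d)\ge h_{2A\cap Y}(d)$. So $h^1(\mathcal{I}_{2A\cap Y}(d))>0$, and \eqref{eq:mono} applies to $2A\cap Y\subset2A$.
\end{proof}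

\section{Critical schemes}\label{sec:critical}

The scheme $2S$ has degree $(n+1)x$, and most of it may play no part in a dependency: in Corollary~\ref{cor:many} one tangent direction per point was enough. We therefore discard all that is not needed. A zero-dimensional scheme $Z\subset\mathbb{P}^n$ is \emph{critical} (for $d$) if $h^1(\mathcal{I}_Z(d))>0$ and $h^1(\mathcal{I}_W(d))=0$ for all $W\subsetneq Z$. Every zero-dimensional scheme with $h^1(\mathcal{I}(d))>0$ contains a critical scheme, namely a subscheme of least degree with this property.

\begin{lemma}\label{lem:supp}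
If $S\in\mathcal{T}(n,d;x)'$ and $Z\subset2S$ is critical, then $\operatorname{Supp}Z=S$.
\end{lemma}

\begin{proof}
Otherwise $Z\subset2(S\setminus\{p\})$ for some $p\in S$, and $h^1(\mathcal{I}_{2(S\setminus\{p\})}(d))>0$ by \eqref{eq:mono}.
\end{proof}

Let $Z$ be critical of degree $z$. We write $\mathcal{O}_Z$ also for the algebra $\prod_p\mathcal{O}_{Z,p}$ of dimension $z$; its ideals correspond to the closed subschemes of $Z$. Fix a linear form $\ell_0$ vanishing at no point of $Z$, map a form $f$ of degree $t$ to the class of $f/\ell_0^t$ in $\mathcal{O}_Z$, and let $V_t$ be the image of $R_t$. Then $\dim V_t=h_Z(t)$ and $V_tV_u\subset V_{t+u}$. Since $V_d\ne\mathcal{O}_Z$, there is a linear functional $\lambda\ne0$ on $\mathcal{O}_Z$ with $\lambda(V_d)=0$. This functional is the dependency itself, and criticality says that it involves all of $Z$.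

\begin{lemma}\label{lem:crit}
Let $Z$ be critical of degree $z$, with $\lambda$ as above.
\begin{itemize}
\item[(a)] $\ker\lambda$ contains no nonzero ideal, so $(f,g)\mapsto\lambda(fg)$ is a nondegenerate bilinear form on $\mathcal{O}_Z$.
\item[(b)] $h^1(\mathcal{I}_Z(d))=1$.
\item[(c)] $h_Z(t)+h_Z(d-t)\le z$ for $0\le t\le d$.
\item[(d)] Let $g$ be a form of degree $k\le d$ with nonzero image $\gamma\in\mathcal{O}_Z$. The subscheme $W\subset Z$ with $\mathcal{O}_W=\mathcal{O}_Z/\operatorname{Ann}(\gamma)$ has degree at least $d-k+2$ and is supported at the points where the local component of $\gamma$ is nonzero.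
\item[(e)] If $Z\subset2\operatorname{Supp}Z$, every connected component of $Z$ has degree at most two.
\end{itemize}
\end{lemma}

\begin{proof}
(a) Let $\mathfrak{b}\subset\ker\lambda$ be an ideal and $\mathcal{O}_W=\mathcal{O}_Z/\mathfrak{b}$. Then $\lambda$ induces a nonzero functional on $\mathcal{O}_W$ that kills the image of $R_d$, so $h^1(\mathcal{I}_W(d))>0$ and $W=Z$, that is, $\mathfrak{b}=0$. If $\lambda(fg)=0$ for all $g$, the ideal $(f)$ lies in $\ker\lambda$, so $f=0$.

(b) A minimal nonzero ideal of $\mathcal{O}_Z$ has dimension one and defines $W\subset Z$ of degree $z-1$. Apply \eqref{eq:mono} with $h^1(\mathcal{I}_W(d))=0$.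

(c) The subspaces $V_t$ and $V_{d-t}$ are orthogonal for the form in (a).

(d) The functional $\mu(f)=\lambda(\gamma f)$ is nonzero by (a), vanishes on $\operatorname{Ann}(\gamma)$, and kills $V_{d-k}$ because $\gamma V_{d-k}\subset V_d$. So $h^1(\mathcal{I}_W(d-k))>0$, and \eqref{eq:deg} gives the bound. Where the local component of $\gamma$ is zero, $\operatorname{Ann}(\gamma)$ contains the whole factor $\mathcal{O}_{Z,p}$.

(e) The maximal ideal $\mathfrak{n}$ of $\mathcal{O}_{Z,p}$ has $\mathfrak{n}^2=0$, and $\mathcal{O}_{Z,p}=\mathbb{K}\oplus\mathfrak{n}$. So every subspace of $\mathfrak{n}$ is an ideal of $\mathcal{O}_Z$. By (a), $\mathfrak{n}\cap\ker\lambda=0$, and $\dim\mathfrak{n}\le1$.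
\end{proof}

A critical scheme $Z\subset2A$ satisfies $Z\subset2\operatorname{Supp}Z$, so $\deg Z\le2\#A$ by (e). The inclusion $Z\subset2\operatorname{Supp}Z$ has a second use: if a form vanishes at a point $u$ of $Z$, its square vanishes on the component of $Z$ at $u$. With (d) this shows that a curve of low degree cannot miss only a few points of the support.

\begin{corollary}\label{cor:square}
Let $d\ge2n+2$, let $Z$ be critical with $Z\subset2S$, $S=\operatorname{Supp}Z$, and let $Y_0$ be empty or a reduced curve of degree at most $n+1$. If $S\not\subset Y_0$, then $2\#(S\setminus Y_0)\ge d-2n$.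
\end{corollary}

\begin{proof}
Take $p\in S\setminus Y_0$ and, by Lemma~\ref{lem:cone}, a form $g$ of degree $n+1$ vanishing on $Y_0$ with $g(p)\ne0$. The image of $g^2$ in $\mathcal{O}_Z$ is a unit at $p$ and is zero at each $u\in S\cap Y_0$. The scheme $W$ of Lemma~\ref{lem:crit}(d) is supported on $S\setminus Y_0$ and has degree at least $d-2(n+1)+2$, while $\deg W\le2\#(S\setminus Y_0)$ by (e).
\end{proof}

The numerical part of the argument is phrased in terms of
\[
a_j=h_Z(j)-h_Z(j-1),\qquad q=\lfloor d/2\rfloor,\qquad s=a_q ,
\]
with $h_Z(-1)=0$. By Section~\ref{sec:tools}, $(a_j)$ is the Hilbert function of $R/(I_Z+(\ell))$ for every linear form $\ell$ vanishing at no point of $Z$, so Macaulay's bound applies to it. By Lemma~\ref{lem:crit}(b), $h_Z(d)=z-1$, and $h_Z$ increases strictly until it reaches $z$. Hence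
\begin{equation}\label{eq:ends}
a_0=a_{d+1}=1,\qquad a_j\ge1\ \ (0\le j\le d+1),\qquad a_j=0\ \ (j>d+1).
\end{equation}
Lemma~\ref{lem:crit}(c) with $t=q\le d-q$ gives $2h_Z(q)\le z$ and $h_Z(q)\le z-h_Z(d-q)$. The second inequality reads
\begin{equation}\label{eq:balance}
\sum_{j=0}^{q}a_j\ \le\ \sum_{j=d-q+1}^{d+1}a_j ,
\end{equation}
with $q+1$ terms on each side. Macaulay's bound pushes the other way: once $a_t\le t$, the sequence cannot grow. The tension between the two is the source of the curve. For a curve $Y$ of degree $s$ the first difference of $h_Y$ is eventually the constant $s$, so we expect $s=a_q$ to be the degree.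

\section{The plane by hand}\label{sec:plane}

When $s\le2$, the inequality \eqref{eq:balance} leaves no freedom at all.

\begin{proposition}\label{prop:small}
Let $d\ge4$ and let $Z\subset\mathbb{P}^n$ be critical of degree $z<3d-3$. Then either $Z$ lies on a line and $z=d+2$, or $Z$ lies on a plane conic and $z=2d+2$.
\end{proposition}

\begin{proof}
We have $q\ge2$. By Macaulay's bound, if $a_t\le c\le t$ then $a_j\le c$ for all $j\ge t$.

Suppose $s\ge3$. Then $a_1\ge2$ and $a_j\ge3$ for $2\le j\le q$, since otherwise $a_q\le2$. So $h_Z(q)\ge1+2+3(q-1)=3q$ and $z\ge6q\ge3d-3$, which is excluded.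

Suppose $s=1$. Then $a_j=1$ for $q\le j\le d+1$, so the right side of \eqref{eq:balance} is $q+1$. The left side has $q+1$ positive terms, so all of them equal one. Thus $z=d+2$ and $h_Z(1)=2$, which says that $Z$ lies on a line.

Suppose $s=2$. Then $a_j\ge2$ for $1\le j\le q$ and $a_j\le2$ for $j\ge q$. With $a_0=a_{d+1}=1$, the left side of \eqref{eq:balance} is at least $2q+1$ and the right side is at most $2q+1$. So equality holds term by term; as $a_j$ is non-increasing for $j\ge q$, the sequence is $1,2,2,\dots,2,1$. Thus $z=2d+2$. From $h_Z(1)=3$ the scheme $Z$ lies in a plane, and from $h_Z(2)=5<6$ it lies on a conic in that plane.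
\end{proof}

\begin{example}\label{ex:plane}
Let $n=2$ and $d\ge8$. Theorem~\ref{thm:A} concerns $x=d+2$. Suppose $S\in\mathcal{T}(2,d;d+2)'$ and let $Z\subset2S$ be critical. Then $\operatorname{Supp}Z=S$ and $z\le2d+4<3d-3$. Since $S$ spans the plane, it lies neither on a line nor on a double line, so by Proposition~\ref{prop:small} it lies on a reduced conic, which is connected. Any $d+1$ points $A$ of $S$ satisfy $2\#A=2d+2$, so $h^1(\mathcal{I}_{2A}(d))>0$ by Corollary~\ref{cor:many}. This contradicts minimality.
\end{example}

For larger $s$ three things change. The sequence $(a_j)$ is no longer determined, and it is constant only from some degree $M$ on. The forms of degree at most $M$ in $I_Z$ then cut out a scheme that contains a curve but may also have isolated points, and points of $S$ might hide there. Finally, the curve need not be connected.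

\section{The curve through a critical scheme}\label{sec:curve}

\begin{proposition}\label{prop:main}
Let $d\ge d_0(n)$, and let $Z$ be critical with $Z\subset2S$, $S=\operatorname{Supp}Z$, and $\deg Z<(n+1)d$. There is a connected reduced curve $Y$ of degree at most $n+1$ such that
\begin{itemize}
\item[(a)] $S\subset Y$;
\item[(b)] $\deg Z\ge h_Y(M)+h_Y(d-M)$;
\item[(c)] $Y$ is a subcurve of every reduced curve of degree at most $n+1$ that contains $S$.
\end{itemize}
\end{proposition}

Parts (a) and (b) give the necessary conditions in Theorem~\ref{thm:B}. Part (c) lets us prove minimality for a set given on a known curve. We keep the hypotheses of the proposition and the notation $z,a_j,q,s$ throughout this section. Since $n\ge2$ we have $M\ge6$, and $d\ge d_0(n)$ gives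
\begin{equation}\label{eq:big}
d-2n>2M^n\ge12M=6(n+1)(n+2).
\end{equation}
The first inequality is needed only in Lemma~\ref{lem:onX}. All other lower bounds on $d$ in this paper follow from $d-2n>6(n+1)(n+2)$; for instance $d\ge2M+1$, so $q\ge M$ and $M+1\le d-M$.

\subsection{The plateau}

\begin{lemma}\label{lem:plateau}
We have $1\le s\le n+1$, and $a_j=s$ for $M\le j\le d-M$.
\end{lemma}

\begin{proof}
To use Macaulay's bound we need a degree $t$ with $1\le t\le q$ and $a_t\le t$. If there is none, then $a_j\ge j+1$ for $0\le j\le q$, and
\[
\frac{(q+1)(q+2)}2\le h_Z(q)\le\frac z2<\frac{(n+1)(2q+1)}2<(n+1)(q+1).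
\]
This gives $q<2n$, while $q\ge M\ge2n$ because $2M-4n=n^2-n+2>0$. Let $\tau$ be the least such $t$. Then $a_j\ge j+1$ for $j<\tau$, the sequence is non-increasing for $j\ge\tau$, and $1\le s\le a_\tau\le\tau\le q$.

Compare both sides of \eqref{eq:balance} with the constant $s$. Write $u^+=\max(u,0)$ and put
\[
P=\sum_{j=0}^q(a_j-s)^+,\qquad N=\sum_{j=0}^q(s-a_j)^+,\qquad Q=\sum_{j=d-q+1}^{d+1}(s-a_j).
\]
All terms of $Q$ are nonnegative, since $a_j\le s$ for $j\ge q$. Subtracting $s(q+1)$ from both sides of \eqref{eq:balance} gives $P-N\le-Q$. The deficit $N$ arises only in low degrees: for $\tau\le j\le q$ we have $a_j\ge a_q=s$, and for $j<\tau$ we have $s-a_j\le s-1-j$. Hence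
\begin{equation}\label{eq:PQN}
P+Q\le N\le\sum_{j=0}^{s-1}(s-1-j)=\frac{s(s-1)}2 .
\end{equation}

\emph{The bound on $s$.} From $h_Z(q)=s(q+1)+P-N$, from \eqref{eq:PQN} and from $2q\ge d-1$ we get
\[
z\ge2h_Z(q)\ge2s(q+1)-s(s-1)=s(2q+3-s)\ge s(d+2-s).
\]
The function $u(d+2-u)$ is increasing for $u\le d/2$, and $s\le q\le d/2$. If $s\ge n+2$, then $(n+1)d>z\ge(n+2)(d-n)$, so $d<n(n+2)<2M$, which is false.

\emph{The range $M\le j\le q$.} Let $s\le j\le q$. If $j<\tau$ then $a_j\ge j+1>s$; on $\tau\le j\le q$ the sequence is non-increasing and at least $s$. So the integers $j\in[s,q]$ with $a_j>s$ form an initial segment, of length at most $P\le s(s-1)/2$, and $a_j=s$ after it. Thus $a_j=s$ for $s(s+1)/2\le j\le q$, and $s(s+1)/2\le M$ because $s\le n+1$.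

\emph{The range $q\le j\le d-M$.} Here $a_j\le s$. If $a_j<s$, then $a_i<s$ for the $M+1$ indices $i\in[d-M+1,d+1]$, which all occur in $Q$ because $q\ge M$. So $Q\ge M+1>n(n+1)/2\ge s(s-1)/2$, against \eqref{eq:PQN}.
\end{proof}

\subsection{From the plateau to a curve}

The ideal $I_Z$ has generators in high degree that cut $Z$ out of the curve we are looking for. We drop them. Let $J\subset I_Z$ be the ideal generated by the forms of degree at most $M$ in $I_Z$, let $X\supset Z$ be the scheme defined by $J$, and let $X_1$ be the union of the one-dimensional irreducible components of $X_{\mathrm{red}}$.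

\begin{lemma}\label{lem:X}
We have $\dim X=1$ and $\deg X_1\le n+1$. Every subcurve $Y$ of $X_1$ satisfies $z\ge h_Y(M)+h_Y(d-M)$.
\end{lemma}

\begin{proof}
Let $H=\{\ell=0\}$ be a general hyperplane and let $b_j$ be the Hilbert function of $R/(J+(\ell))$. Since $J_M=(I_Z)_M$, we have $b_M=a_M=s\le n+1\le M$. Since $J\subset I_Z$ and $M+1\le d-M$, we have $b_{M+1}\ge a_{M+1}=s$, and $b_{M+1}\le s$ by Macaulay's bound. The ideal $J+(\ell)$ is generated in degrees at most $M$, so Gotzmann's theorem gives $b_j=s$ for all $j\ge M$. Thus $X\cap H$ has constant Hilbert polynomial $s\ge1$: it is zero-dimensional of degree $s$. A general hyperplane misses a finite scheme, and every hyperplane meets a surface in dimension at least one, so $\dim X=1$. Moreover $\deg X_1=\#(X_1\cap H)\le s\le n+1$.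

Next, $J_t=(I_Z)_t$ for $t\le d-M$. This holds for $t\le M$ by definition. Let $M\le t<d-M$ and assume it for $t$. The exact sequence $(R/J)_t\xrightarrow{\ \ell\ }(R/J)_{t+1}\to(R/(J+(\ell)))_{t+1}\to0$ gives
\[
\dim(R/J)_{t+1}\le h_Z(t)+s=h_Z(t)+a_{t+1}=h_Z(t+1)\le\dim(R/J)_{t+1},
\]
so $J_{t+1}=(I_Z)_{t+1}$. Therefore $(I_Z)_t=J_t\subset(I_Y)_t$ and $h_Z(t)\ge h_Y(t)$ for $t\le d-M$. Lemma~\ref{lem:crit}(c) with $t=M$ finishes the proof.
\end{proof}

\begin{lemma}\label{lem:onX}
$S\subset X_1$.
\end{lemma}

\begin{proof}
As a set, $X$ is the common zero locus of $J_M$: if $f\in J$ has degree $j\le M$, then $fR_{M-j}\subset J_M$, so $f$ vanishes wherever $J_M$ does. The points of $X\setminus X_1$ are the zero-dimensional components of $X$, hence isolated, and there are at most $M^n$ of them by Lemma~\ref{lem:forms}(a). Since $S\subset X$, we get $2\#(S\setminus X_1)\le2M^n<d-2n$ by \eqref{eq:big}. Corollary~\ref{cor:square} with $Y_0=X_1$ shows that $S\subset X_1$.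
\end{proof}

\subsection{Connectedness}

If $S$ were spread over two disjoint curves of low degree, forms of degree $d$ could be prescribed on the two parts of $Z$ independently, and each part would be dependent on its own.

\begin{lemma}\label{lem:conn}
If a reduced curve of degree at most $n+1$ contains $S$, then one of its connected components contains $S$.
\end{lemma}

\begin{proof}
Otherwise the curve is a disjoint union $Y_1\sqcup Y_2$ of subcurves that both meet $S$. Accordingly $Z=Z_1\sqcup Z_2$, $\mathcal{O}_Z=\mathcal{O}_{Z_1}\times\mathcal{O}_{Z_2}$ and $\lambda=\lambda_1+\lambda_2$, where $\lambda_i$ depends only on the restriction to $Z_i$. Let $U_i\subset R_{2n+2}$ be the span of the squares of the forms of degree $n+1$ vanishing on $Y_i$, and let $I_i$ be the ideal generated by $U_i$. By Lemma~\ref{lem:cone} the common zero set of $U_i$ is $Y_i$, so $U_1+U_2$ has no common zero. Since $d>(n+1)(2n+1)$, Lemma~\ref{lem:forms}(b) shows that every $f\in R_d$ is a sum $f_1+f_2$ with $f_i\in(I_i)_d$. Because $Z\subset2S$, the forms in $I_i$ vanish on $Z_i$. Hence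
\[
\lambda_1(f)=\lambda_1(f_2)=\lambda(f_2)-\lambda_2(f_2)=0-0 .
\]
So $\lambda_1$ kills the image of $R_d$. It is nonzero, since by Lemma~\ref{lem:crit}(a) the ideal $\mathcal{O}_{Z_1}\times0$ is not contained in $\ker\lambda$. Thus $h^1(\mathcal{I}_{Z_1}(d))>0$ with $Z_1\subsetneq Z$, although $Z$ is critical.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:main}]
The curve $X_1$ may have components that $S$ does not need. Let $Y$ be minimal among the subcurves of $X_1$ that contain $S$; these exist by Lemma~\ref{lem:onX}. By Lemma~\ref{lem:conn} a connected component of $Y$ contains $S$, and by minimality it is all of $Y$. Lemma~\ref{lem:X} gives the degree bound and (b).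

For (c), let $E\supset S$ be a reduced curve of degree at most $n+1$. Let $C$ be an irreducible component of $Y$ and $Y_0$ the union of the others. By minimality $S\not\subset Y_0$, and $S\setminus Y_0\subset C$. Corollary~\ref{cor:square} and \eqref{eq:big} give $2\#(S\cap C)\ge d-2n>2(n+1)^2$. If $C\not\subset E$, Lemma~\ref{lem:cone} provides a form of degree $n+1$ that vanishes on $E$ and not on $C$, and B\'ezout's theorem gives $\#(S\cap C)\le\#(E\cap C)\le(n+1)\deg C\le(n+1)^2$. This is a contradiction, so every component of $Y$ is a component of $E$.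
\end{proof}

\begin{corollary}\label{cor:degZ}
In Proposition~\ref{prop:main}, let $m$ be the dimension of the span of $Y$. Then $\deg Z\ge md+2$. If $m=n$, then $\deg Y=n$.
\end{corollary}

\begin{proof}
By (b) and Lemma~\ref{lem:curves}(b), $\deg Z\ge(mM+1)+(m(d-M)+1)=md+2$. If $m=n$, then $\deg Y\ge n$ by Lemma~\ref{lem:curves}(a). If $\deg Y>n$, Lemma~\ref{lem:curves}(b) gives $\deg Z\ge(n+1)M+(n+1)(d-M)=(n+1)d$, against the hypothesis.
\end{proof}

The last line is where the bound $(n+1)d$ enters sharply; Section~\ref{sec:elliptic} shows that it marks the true end of the gap.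

\section{The gap and the classification}\label{sec:gap}

Let $n\ge2$ and $d\ge d_0(n)$. In our range of $x$ the condition on $h^0$ holds for every set.

\begin{lemma}\label{lem:h0}
If $\#S=x\le\frac{(n+1)d+1}2$, then $h^0(\mathcal{I}_{2S}(d))>0$.
\end{lemma}

\begin{proof}
Since $d\ge(n+1)^2+1$, we have $d^2\ge(n+1)^2d+d>(n+1)^2d+(n+1)\ge2(n+1)x$. So $(n+1)x<d^2/2<\binom{d+2}2\le\binom{n+d}n$, and \eqref{eq:count} applies.
\end{proof}

\subsection{Necessity, and the proof of Theorem~\ref{thm:A}}

Let $x<\frac{(n+1)d}2$ and $S\in\mathcal{T}(n,d;x)'$. Take a critical scheme $Z\subset2S$. Then $\operatorname{Supp}Z=S$ by Lemma~\ref{lem:supp}, and $\deg Z\le2x<(n+1)d$ by Lemma~\ref{lem:crit}(e). Let $Y\supset S$ be the curve of Proposition~\ref{prop:main}. It spans $\mathbb{P}^n$ because $S$ does. By Corollary~\ref{cor:degZ}, $\deg Y=n$ and $2x\ge\deg Z\ge nd+2$.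

If $x\ge\frac{nd}2+2$, then $A=S\setminus\{p\}$ has $2\#A\ge nd+2$ for any $p\in S$, and Corollary~\ref{cor:many} contradicts minimality. So $\frac{nd}2+1\le x<\frac{nd}2+2$, which means $x=1+\lceil nd/2\rceil$.

Let $Y'\subsetneq Y$ be a connected subcurve of degree $e$, and let $A=S\cap Y'$. Then $e<n$, so $Y'$ lies in a proper linear subspace by Lemma~\ref{lem:curves}(a), and $A\ne S$. By minimality and Corollary~\ref{cor:many}, $2\#A\le ed+1$. So $S$ satisfies $(*)$.

\begin{proof}[Proof of Theorem~\ref{thm:A}]
The case $n=1$ was treated in Section~\ref{sec:intro}. For $n\ge2$, the number $x=2+\lceil nd/2\rceil$ satisfies $x\le\frac{nd+5}2<\frac{(n+1)d}2$ because $d>5$, and $x\ne1+\lceil nd/2\rceil$. By the argument above, $\mathcal{T}(n,d;x)'=\varnothing$.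
\end{proof}

\begin{remark}
Both minimality and spanning are needed for the gap. Without minimality, $x=2+\lceil nd/2\rceil$ points of a rational normal curve lie in $\mathcal{T}(n,d;x)$: a hyperplane contains at most $n$ of them, and Lemma~\ref{lem:h0} and Corollary~\ref{cor:many} apply. Without spanning, smaller sets appear. Take $1+\lceil d/2\rceil$ points on a line. They have $h^1>0$ by Corollary~\ref{cor:many}. For a proper subset $A$, a critical scheme in $2A$ would have degree at most $2\#A\le d+1$, which \eqref{eq:deg} forbids.
\end{remark}

\subsection{Sufficiency}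

Let $\#S=x=1+\lceil nd/2\rceil$ and let $S$ satisfy $(*)$ with the curve $Y$. Then $nd+2\le2x\le nd+3<(n+1)d$, so $h^0(\mathcal{I}_{2S}(d))>0$ by Lemma~\ref{lem:h0} and $h^1(\mathcal{I}_{2S}(d))>0$ by Corollary~\ref{cor:many}.

\emph{$S$ spans $\mathbb{P}^n$.} Suppose that $S$ lies in a hyperplane $H$. Let $U$ be the union of the components of $Y$ contained in $H$. Since $Y\not\subset H$, the degree of $U$ is at most $n-1$. So $U$ has at most $n-1$ connected components, each a proper connected subcurve of $Y$, and $(*)$ gives $\#(S\cap U)\le\frac{(n-1)d+(n-1)}2$. The other components of $Y$ meet $H$ in at most $n$ points altogether. Hence $2x\le(n-1)d+3n-1<nd+2$ because $d>3n$, a contradiction.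

\emph{$S$ is minimal.} Suppose $A\subsetneq S$ and $h^1(\mathcal{I}_{2A}(d))>0$. Take a critical scheme $Z\subset2A$ with support $A'\subset A$. Then $\deg Z\le2\#A'<(n+1)d$, so Proposition~\ref{prop:main} yields a connected curve $Y'\supset A'$, and by part (c) it is a subcurve of $Y$. Let $e=\deg Y'$. By Lemma~\ref{lem:curves}(c) the span of $Y'$ has dimension $e$, so $2\#A'\ge\deg Z\ge ed+2$ by Corollary~\ref{cor:degZ}. If $e<n$, this contradicts $(*)$, because $A'\subset S\cap Y'$. If $e=n$, then $\#A\ge\frac{nd}2+1$, so $\#A\ge x$, although $A\subsetneq S$.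

Thus $S\in\mathcal{T}(n,d;x)'$. Any $x$ points of a rational normal curve satisfy $(*)$, since there are no proper subcurves, so the locus is nonempty.

\subsection{The shape of the curve}

If $Y$ in $(*)$ is irreducible, it is a rational normal curve by Lemma~\ref{lem:curves}(d). Suppose that $Y$ is reducible. Consider the graph whose vertices are the components of $Y$, two being joined when they meet. It is connected, and removing a leaf $C$ of a spanning tree leaves it connected. So $Y=C\cup Y_0$ with $C$ and $Y_0$ proper connected subcurves, of degrees $e_1$ and $e_2$ with $e_1+e_2=n$, and $(*)$ gives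
\[
x\le\Big\lfloor\frac{e_1d+1}2\Big\rfloor+\Big\lfloor\frac{e_2d+1}2\Big\rfloor .
\]
For $d$ even the right side is $\frac{nd}2<x$. For $d$ and $n$ odd, exactly one $e_i$ is odd, and the right side is $\frac{nd+1}2<\frac{nd+3}2=x$. So a reducible $Y$ forces $d$ odd and $n$ even.

Conversely, let $d$ be odd and $n$ even. Choose odd integers $e_1,e_2\ge1$ with $e_1+e_2=n$, linear spaces $\mathbb{P}^{e_1},\mathbb{P}^{e_2}\subset\mathbb{P}^n$ meeting in exactly one point $o$, and rational normal curves $C_i\subset\mathbb{P}^{e_i}$ through $o$. Then $Y=C_1\cup C_2$ is connected of degree $n$, spans a space of dimension $e_1+e_2=n$, and its proper subcurves are $C_1$ and $C_2$. Put $\frac{e_id+1}2$ points on $C_i\setminus\{o\}$ for $i=1,2$. Their union $S$ has $\frac{nd}2+1=x$ points and satisfies $(*)$. It does not lie on a rational normal curve of $\mathbb{P}^n$, because $\mathbb{P}^{e_1}$ lies in a hyperplane and contains at least $\frac{d+1}2>n$ points of $S$. This completes the proof of Theorem~\ref{thm:B}.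

\section{Elliptic normal curves}\label{sec:elliptic}

An \emph{elliptic normal curve} $C\subset\mathbb{P}^n$ is a smooth curve of genus one embedded by a complete linear system of degree $n+1$. Recall that on a smooth curve of genus one a line bundle $L$ of positive degree has $h^0(L)=\deg L$, that it is very ample if $\deg L\ge3$, and that the group $\operatorname{Pic}^0$ is divisible. In particular $h^0(\mathcal{O}_C(d))=(n+1)d$.

\begin{proof}[Proof of Theorem~\ref{thm:C}]
Let $x=\lceil(n+1)d/2\rceil$. For a set $S\subset C$ of $x$ points, $\Delta=2S\cap C$ is the divisor $2\sum_{p\in S}p$ on $C$, of degree $2x$. Restriction of forms to $\Delta$ factors through $H^0(\mathcal{O}_C(d))$, so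
\begin{equation}\label{eq:ell}
h_\Delta(d)\le(n+1)d-h^0(\mathcal{O}_C(d)(-\Delta)).
\end{equation}
If $(n+1)d$ is odd, let $S$ be any set of $x$ points of $C$; then $h_\Delta(d)\le(n+1)d<2x$. If $(n+1)d=2x$ is even, the count alone gives nothing, and we choose $S$ so that the last term of \eqref{eq:ell} is positive. Take any line bundle $\eta_0$ of degree $x$, write $\mathcal{O}_C(d)\otimes\eta_0^{-2}\cong\xi^2$ with $\xi\in\operatorname{Pic}^0(C)$, and put $\eta=\eta_0\otimes\xi$, so that $\eta^2\cong\mathcal{O}_C(d)$. The bundle $\eta$ is very ample, so by Bertini's theorem $|\eta|$ has a reduced member $S$. Then $\mathcal{O}_C(d)(-\Delta)\cong\mathcal{O}_C$, and $h_\Delta(d)\le(n+1)d-1<2x$.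

In both cases $h^1(\mathcal{I}_\Delta(d))>0$, so $h^1(\mathcal{I}_{2S}(d))>0$ by \eqref{eq:mono}. A hyperplane meets $C$ in at most $n+1<x$ points, so $S$ spans $\mathbb{P}^n$. Lemma~\ref{lem:h0} gives $h^0(\mathcal{I}_{2S}(d))>0$.

Suppose $A\subsetneq S$ and $h^1(\mathcal{I}_{2A}(d))>0$, and take a critical scheme $Z\subset2A$. Then $\deg Z\le2(x-1)<(n+1)d$. The curve $Y$ of Proposition~\ref{prop:main} is a subcurve of the irreducible curve $C$ by part (c), so $Y=C$. It spans $\mathbb{P}^n$ and has degree $n+1$, which contradicts Corollary~\ref{cor:degZ}. Hence $S\in\mathcal{T}(n,d;x)'$.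
\end{proof}

\begin{thebibliography}{9}

\bibitem{BH}
Bruns and Herzog, \emph{Cohen--Macaulay Rings}.

\bibitem{MPT}
\emph{Minimal and Primitive Terracini Loci of a Four-Dimensional Projective Space},
\texttt{https://www.mdpi.com/2075-1680/13/1/50}.

\end{thebibliography}
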